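
\newtheorem{theorem}{Theorem}[section]
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{lemma}[theorem]{Lemma}
\newtheorem{conjecture}[theorem]{Conjecture}
\theoremstyle{remark}
\newtheorem{remark}[theorem]{Remark}

\title{Local maxima of the average angle between lines in $\mathbb R^3$\\ without three mutually orthogonal lines}


\begin{abstract}
For $n$ lines through the origin in $\mathbb R^3$, consider the average of the acute angle over all ordered pairs of lines. It is known that for $n\ge3$, at a local maximum, every line is perpendicular to at least two others, and one may ask whether every local maximum must contain three mutually orthogonal lines. We show that it need not: there is a configuration of $28$ distinct lines that is a local maximum, strict up to rotations, and contains no three pairwise orthogonal lines. With repeated lines allowed, such local maxima exist for every multiple of $28$ and for every sufficiently large $n$. The proof rests on a first-order criterion. Orthogonal pairs contribute concave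 corners to the average, and a configuration of distinct lines spanning $\mathbb R^3$ is a local maximum if the corners are numerous enough to make it infinitesimally rigid and steep enough to absorb the linear terms coming from the other pairs. For repeated lines a third condition keeps the copies of each line together.
\end{abstract}

\section{The question}

For lines $\ell_1,\ell_2$ through the origin in $\mathbb R^3$, let $d(\ell_1,\ell_2)\in[0,\pi/2]$ be the acute angle between them: if $v_1,v_2$ are unit vectors on the two lines, then $d(\ell_1,\ell_2)=\arccos|v_1\cdot v_2|$. For a configuration $(\ell_1,\dots,\ell_n)\in(\mathbb{RP}^2)^n$ put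
\[
E(\ell_1,\dots,\ell_n)=\frac1{n^2}\sum_{i=1}^n\sum_{j=1}^n d(\ell_i,\ell_j),
\]
the expected angle between two lines sampled independently and uniformly, with $i=j$ allowed. Lines may be repeated. Three mutually orthogonal lines give $E=\frac39\cdot 0+\frac69\cdot\frac\pi2=\frac\pi3$. We study local maxima of $E$ on $(\mathbb{RP}^2)^n$. Since $E$ is invariant under rotations, a local maximum is never strict in the usual sense. We call it \emph{strict up to rotations} if every sufficiently near configuration that is not a rotation of it has smaller $E$.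

\paragraph{What can hold a line in place?}
Let one line, spanned by a unit vector $x(t)$, move at unit speed along a great circle, and let $y$ be a fixed unit vector. Then $x(t)\cdot y=\kappa\cos(t-t_0)$ with $0\le\kappa\le1$. Assume $\kappa>0$; for $\kappa=0$ the angle is constantly $\pi/2$. For $|w|<\pi/2$ the function $f(w)=\arccos(\kappa\cos w)$ is $|w|$ if $\kappa=1$. If $\kappa<1$, its derivative has the sign of $w$, and
\[
f'(w)^2=\frac{\kappa^2\sin^2w}{1-\kappa^2+\kappa^2\sin^2w}
\]
increases with $|w|$, so $f'$ is increasing. Thus the angle is a \emph{convex} function of $t$ between two consecutive positions of perpendicularity. At a perpendicular position it has a concave corner, with one-sided slopes $\kappa$ and $-\kappa$. Convex functions push a point away from a maximum, so only the corners, that is, the orthogonal pairs, can hold a configuration at a local maximum. Two directions of motion have to be blocked for each line. This fits the following known result.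

\begin{proposition}[known]\label{prop:known}
For $n\ge3$, in any local maximum of $E$, any line in the configuration is perpendicular to at least two other lines in the configuration.
\end{proposition}

The simplest way in which every line can have two perpendicular partners is an orthogonal triple, and it looks as if Proposition~\ref{prop:known} might be strengthened accordingly. The following conjecture comes from the question \cite{MO}.

\begin{conjecture}\label{conj}
For $n\ge3$, any local maximum of $E$ contains three pairwise orthogonal lines.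
\end{conjecture}

The smallest cases support it. Proposition~\ref{prop:known} is used only here, and not in the proofs of the theorems below.

\begin{proposition}
Conjecture~\textup{\ref{conj}} holds for $n=3$ and $n=4$.
\end{proposition}

\begin{proof}
For $n=3$, Proposition~\ref{prop:known} says that every line is perpendicular to both others.

Let $n=4$, and suppose that a local maximum has no orthogonal triple. The orthogonality graph on the four indices has minimum degree at least $2$ and no triangle, so it is a $4$-cycle, say $\ell_1,\ell_3\perp\ell_2,\ell_4$. If $\ell_1\ne\ell_3$, then $\ell_2$ and $\ell_4$ are both the normal of the plane spanned by $\ell_1,\ell_3$, so $\ell_2=\ell_4$. By symmetry we may therefore assume $\ell_1=\ell_3$. Then $\ell_2,\ell_4$ lie in the plane $\ell_1^\perp$ and are not orthogonal to each other. Rotating $\ell_4$ within this plane away from $\ell_2$ strictly increases $d(\ell_2,\ell_4)$ and changes no other distance, a contradiction.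
\end{proof}

Nevertheless the conjecture is false.

\begin{theorem}\label{thm:A}
There is a configuration of $28$ distinct lines that is a local maximum of $E$, strict up to rotations, and contains no three pairwise orthogonal lines.
\end{theorem}

\begin{theorem}\label{thm:B}
For every $n=28k$ with $k\ge1$, and for every sufficiently large $n$, there is a configuration of $n$ lines, repetitions allowed, that is a local maximum of $E$, strict up to rotations, and contains no three pairwise orthogonal lines.
\end{theorem}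

Section~\ref{sec:criterion} gives a criterion for a local maximum that uses first-order information only. Section~\ref{sec:config} describes the $28$ lines. Sections~\ref{sec:rigid} and~\ref{sec:equil} verify the two parts of the criterion that concern distinct lines, namely rigidity and equilibrium, and prove Theorem~\ref{thm:A}. Section~\ref{sec:mult} treats repeated lines and proves Theorem~\ref{thm:B}.

\section{A first-order criterion}\label{sec:criterion}

\subsection{Two small models}

\paragraph{An orthonormal frame.}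
Perturb the lines spanned by an orthonormal basis $e_1,e_2,e_3$ to those spanned by $e_i+u_i$ with $u_i\perp e_i$ small. Since $(e_i+u_i)\cdot(e_j+u_j)=\sigma_{ij}+O(|u|^2)$ with $\sigma_{ij}=u_i\cdot e_j+u_j\cdot e_i$, the angles change from $\frac\pi2$ to $\frac\pi2-|\sigma_{ij}|+O(|u|^2)$. To first order, the total loss is $|\sigma_{12}|+|\sigma_{13}|+|\sigma_{23}|$. It vanishes only if the matrix with columns $u_1,u_2,u_3$ is skew-symmetric, that is, only if $u_i=\omega\times e_i$ for some $\omega$, an infinitesimal rotation. In all other directions there is a loss of first order, which dominates the error $O(|u|^2)$. So the frame is a local maximum, strict up to rotations, and no second derivative was computed.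

\paragraph{A corner against a slope.}
When not all pairs are orthogonal, there are linear terms as well. Take lines in a plane at angles $0$ and $\frac\pi2$, together with $m$ lines at angles strictly in between. Rotate the first two lines, within the plane, by small angles $t_1,t_2$, keeping the others fixed. A middle line at angle $\varphi$ has angle $\varphi-t_1$ with the first and $\frac\pi2-\varphi+t_2$ with the second, so with $t=t_2-t_1$ the sum of all angles changes by
\[
m\,t-|t| .
\]
For $m=0$ this has a strict maximum at $t=0$. For $m=1$ it is flat for $t>0$. For $m\ge2$ the configuration is not a local maximum. The linear terms have combined into a multiple of the quantity $t$ whose absolute value is subtracted, and what matters is whether the factor, here $m$, is less than $1$ in absolute value.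

\subsection{The criterion}

Let $x_1,\dots,x_N$ be unit vectors spanning $\mathbb R^3$, with the lines $\mathbb Rx_i$ pairwise distinct, and let $m_i\ge1$ be multiplicities, $n=\sum_i m_i$. The configuration consists of $m_i$ copies, indexed by $(i,a)$ with $1\le a\le m_i$, of the line $\mathbb Rx_i$. Write $i\sim j$ if $x_i\perp x_j$, and call such a pair $\{i,j\}$ an \emph{edge}. For $v=(v_i)\in\bigoplus_i x_i^\perp$ let $R(v)$ be the vector of \emph{strains} of the edges,
\[
R(v)_{ij}=v_i\cdot x_j+v_j\cdot x_i\qquad(i\sim j).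
\]
For $i\ne j$ and $i\not\sim j$ we have $0<|x_i\cdot x_j|<1$, so $d(\cdot,x_j)$ is smooth near $x_i$. Let $g_{ij}\in x_i^\perp$ be its gradient at $x_i$, and put
\[
G_i=\sum_{j\ne i,\ j\not\sim i}m_j\,g_{ij},
\]
the total pull on a copy of $x_i$ exerted by the lines that are neither equal nor perpendicular to it.

\begin{proposition}\label{prop:criterion}
Assume the following.
\begin{description}
\item[(Rigidity)] If $R(v)=0$, then there is $\omega\in\mathbb R^3$ with $v_i=\omega\times x_i$ for all $i$.
\item[(Equilibrium)] There are real numbers $\lambda_{ij}=\lambda_{ji}$ for $i\sim j$, with $|\lambda_{ij}|<1$, such that $G_i=\sum_{j\sim i}m_j\lambda_{ij}x_j$ for all $i$.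
\item[(Cohesion)] For every $i$ with $m_i\ge2$ and every unit vector $v\in x_i^\perp$,
\[
\sum_{j\sim i}\frac{m_j}{m_i}\,(1-|\lambda_{ij}|)\,|v\cdot x_j|>1 .
\]
\end{description}
Then the configuration is a local maximum of $E$, strict up to rotations.
\end{proposition}

For distinct lines (Cohesion) is vacuous. In general it keeps the copies of one line together. Separating two copies by $u$ gains $|u|$ to first order, because the distance function has a convex corner at coincident lines, and this gain must be paid for by losses at the perpendicular lines. For this we need to bound the losses below by the separations of the copies, as follows.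

\begin{lemma}\label{lem:energy}
For real numbers $\alpha_1,\dots,\alpha_m$ and $\beta_1,\dots,\beta_l$,
\[
\sum_{a,b}|\alpha_a-\beta_b|\ \ge\ \frac lm\sum_{a<a'}|\alpha_a-\alpha_{a'}|+\frac ml\sum_{b<b'}|\beta_b-\beta_{b'}| .
\]
\end{lemma}

\begin{proof}
Let $P(t)$ and $Q(t)$ be the proportions of the $\alpha_a$ and of the $\beta_b$ that are at most $t$. Since $|x-y|$ is the length of the set of $t$ with exactly one of $x,y$ at most $t$,
\[
\frac1{ml}\sum_{a,b}|\alpha_a-\beta_b|=\int\big[P(1-Q)+Q(1-P)\big]dt,\qquad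
\frac1{m^2}\sum_{a,a'}|\alpha_a-\alpha_{a'}|=\int 2P(1-P)\,dt,
\]
and likewise for the $\beta_b$. Twice the first quantity minus the second and minus its analogue for $\beta$ is $2\int(P-Q)^2dt\ge0$. Multiplying by $ml/2$ gives the claim, because $\sum_{a,a'}=2\sum_{a<a'}$.
\end{proof}

\begin{proof}[Proof of Proposition~\textup{\ref{prop:criterion}}]
Perturb the line $(i,a)$ to the line spanned by $x_i+u_{ia}$, with $u_{ia}\in x_i^\perp$ small. Let $S=\frac{n^2}2E$ be the sum of $d$ over unordered pairs, and put $\sigma_{ia,jb}=u_{ia}\cdot x_j+u_{jb}\cdot x_i$ for $i\sim j$.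

\emph{Step 1: the first-order bound.} There are three kinds of pairs.
\begin{itemize}
\item \emph{Two copies of $x_i$.} The map $u\mapsto(x_i+u)/|x_i+u|$ on $x_i^\perp$ has differential of norm at most $1$, since it is an orthogonal projection divided by $|x_i+u|\ge1$. So the arc that is the image of the segment from $u_{ia}$ to $u_{ia'}$ has length at most $|u_{ia}-u_{ia'}|$, and $d\le|u_{ia}-u_{ia'}|$.
\item \emph{$i\ne j$, $i\not\sim j$.} By smoothness, $d=d(x_i,x_j)+g_{ij}\cdot u_{ia}+g_{ji}\cdot u_{jb}+O(|u|^2)$.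
\item \emph{$i\sim j$.} The cosine of the angle between the two vectors is
\[
\chi=\frac{\sigma_{ia,jb}+u_{ia}\cdot u_{jb}}{|x_i+u_{ia}|\,|x_j+u_{jb}|},
\]
and $d=\frac\pi2-\arcsin|\chi|\le\frac\pi2-|\chi|\le\frac\pi2-|\sigma_{ia,jb}|+O(|u|^2)$.
\end{itemize}
Summing, $S(u)-S(0)\le D(u)+K|u|^2$ for some constant $K$ and all small $u$, where
\[
D(u)=\sum_i\sum_{a<a'}|u_{ia}-u_{ia'}|+\sum_{i,a}G_i\cdot u_{ia}-\sum_{\{i,j\}:\,i\sim j}\ \sum_{a,b}|\sigma_{ia,jb}| .
\]

\emph{Step 2: the linear terms are absorbed.} By (Equilibrium),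
\[
\sum_{i,a}G_i\cdot u_{ia}=\sum_{\{i,j\}:\,i\sim j}\lambda_{ij}\Big[m_j\sum_a x_j\cdot u_{ia}+m_i\sum_b x_i\cdot u_{jb}\Big]=\sum_{\{i,j\}:\,i\sim j}\lambda_{ij}\sum_{a,b}\sigma_{ia,jb},
\]
so that
\begin{equation}\label{eq:D}
D(u)\le\sum_i\sum_{a<a'}|u_{ia}-u_{ia'}|-\sum_{\{i,j\}:\,i\sim j}(1-|\lambda_{ij}|)\sum_{a,b}|\sigma_{ia,jb}| .
\end{equation}

\emph{Step 3: the copies stay together.} Apply Lemma~\ref{lem:energy} to the lists $(u_{ia}\cdot x_j)_a$ and $(-u_{jb}\cdot x_i)_b$:
\begin{equation}\label{eq:split}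
\sum_{a,b}|\sigma_{ia,jb}|\ \ge\ \frac{m_j}{m_i}\sum_{a<a'}|(u_{ia}-u_{ia'})\cdot x_j|+\frac{m_i}{m_j}\sum_{b<b'}|(u_{jb}-u_{jb'})\cdot x_i| .
\end{equation}
Unit circles are compact, so there is $\eta\in(0,1)$ such that the inequalities (Cohesion) remain true after their left sides are multiplied by $1-\eta$. In \eqref{eq:D}, apply \eqref{eq:split} to the fraction $1-\eta$ of the last sum and keep the fraction $\eta$. For each $i$ and $a<a'$ the terms containing $u_{ia}-u_{ia'}$ are
\[
|u_{ia}-u_{ia'}|-(1-\eta)\sum_{j\sim i}\frac{m_j}{m_i}(1-|\lambda_{ij}|)\,|(u_{ia}-u_{ia'})\cdot x_j|,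
\]
which is negative unless $u_{ia}=u_{ia'}$. Hence $D(u)\le0$. If $D(u)=0$, then $u_{ia}=:v_i$ does not depend on $a$, and, since $\eta(1-|\lambda_{ij}|)>0$, all $\sigma_{ia,jb}$ vanish. So $R(v)=0$, and by (Rigidity) $u$ lies in $\mathrm{Rot}=\{(\omega\times x_i)_{i,a}:\omega\in\mathbb R^3\}$.

\emph{Step 4: conclusion.} Since the $x_i$ span $\mathbb R^3$, $\mathrm{Rot}$ has dimension $3$. Let $W$ be a linear complement of $\mathrm{Rot}$ in $\bigoplus_{i,a}x_i^\perp$. The function $D$ is continuous, positively homogeneous of degree $1$, and negative on $W\setminus\{0\}$, so $D(u)\le-\delta|u|$ on $W$ for some $\delta>0$. Hence $S(u)\le S(0)-\delta|u|+K|u|^2<S(0)$ for small nonzero $u\in W$. The map $SO(3)\times W\to(\mathbb{RP}^2)^n$ sending $(O,u)$ to the lines spanned by $O(x_i+u_{ia})$ has differential $(\omega,w)\mapsto(\omega\times x_i+w_{ia})_{i,a}$ at $(I,0)$, which is invertible. By the inverse function theorem, every configuration near ours is a rotation of the one given by some small $u\in W$. Since $E$ is invariant under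 rotations, the claim follows.
\end{proof}

\subsection{On the hypotheses}

Once (Rigidity) holds, the linear equations in (Equilibrium) always have a solution; the real condition is $|\lambda_{ij}|<1$. We shall need this in Section~\ref{sec:mult}, in the following form. Let $R^T$ be the transpose of $R$. For $\Lambda=(\Lambda_{ij})$ indexed by edges, $(R^T\Lambda)_i=\sum_{j\sim i}\Lambda_{ij}x_j$. With $\Lambda_{ij}=m_im_j\lambda_{ij}$, the equations in (Equilibrium), multiplied by $m_i$, read
\begin{equation}\label{eq:RT}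
R^T\Lambda=\Gamma,\qquad\Gamma=(m_iG_i)_i .
\end{equation}

\begin{lemma}\label{lem:solv}
If \textup{(Rigidity)} holds, then $\Gamma\in\operatorname{im}R^T$.
\end{lemma}

\begin{proof}
$\Gamma$ is the gradient at $(x_1,\dots,x_N)$ of the function $(y_1,\dots,y_N)\mapsto\sum_{i<j,\,i\not\sim j}m_im_j\,d(y_i,y_j)$, which is invariant under rotations. So $\Gamma$ is orthogonal to every $(\omega\times x_i)_i$. These vectors form $\ker R$: they lie in it because rotations preserve inner products, and there are no others by (Rigidity). Hence $\Gamma\in(\ker R)^\perp=\operatorname{im}R^T$.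
\end{proof}

\begin{remark}
The plane model shows that a multiplier with $|\lambda|>1$ can destroy maximality. (Cohesion) cannot be dropped either. Take $e_1,e_2,e_3$ with multiplicities $3,1,1$. Then (Rigidity) holds and (Equilibrium) holds with all $\lambda_{ij}=0$, but rotating two of the copies of $e_1$ by angles $\varepsilon$ and $-\varepsilon$ in the plane of $e_1,e_2$ gains $2\varepsilon+\varepsilon+\varepsilon$ among the copies and loses only $2\varepsilon$ against $e_2$. Without (Rigidity) there are directions outside $\mathrm{Rot}$ in which all strains vanish, and for these the first-order comparison gives nothing.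
\end{remark}

\section{The 28 lines}\label{sec:config}

The task is to find a configuration without orthogonal triples that has many edges, and enough symmetry to keep the computation manageable. Identify $\mathbb R^3=\mathbb C\times\mathbb R$ with $\langle(z,h),(w,l)\rangle=\operatorname{Re}(z\bar w)+hl$. A line that is not horizontal is spanned by a unique vector $(z,1)$, so it is a point $z$ of the plane $\mathbb C$. If $z\ne0$, the lines perpendicular to it are the points $w$ of the straight line $\operatorname{Re}(z\bar w)=-1$, together with the horizontal line parallel to that straight line, its point at infinity.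

We look for three orbits $A,B,C$ of eight points each, on circles of radii $R_A,R_B,R_C$. The points $A$ and $B$ have azimuths in $\frac\pi4\mathbb Z$, and the points $C$ have azimuths in $\frac\pi8+\frac\pi4\mathbb Z$. We want each point to be perpendicular to a mirror pair of each other type, with azimuth differences $\pm\frac{3\pi}4$ for $AB$, $\pm\frac{7\pi}8$ for $BC$ and $\pm\frac{5\pi}8$ for $CA$. With
\[
c=\cos\tfrac\pi8,\qquad s=\sin\tfrac\pi8,\qquad\tau=\tan\tfrac\pi8=\sqrt2-1,\qquad\tau^{-1}=\sqrt2+1,
\]
this means $R_AR_B=\sqrt2$, $R_BR_C=1/c$, $R_CR_A=1/s$. Hence $R_A^2=\sqrt2\,c/s=2+\sqrt2$, $R_B^2=\sqrt2\,s/c=2-\sqrt2$ and $R_C^2=1/(\sqrt2\,cs)=2$. We shall use repeatedly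
\begin{equation}\label{eq:cs}
s=\tau c,\quad 4c^2=2+\sqrt2=\sqrt2\,\tau^{-1},\quad 4s^2=2-\sqrt2=\sqrt2\,\tau,\quad 4cs=\sqrt2 ,
\end{equation}
so that $R_A=2c$, $R_B=2s$, $R_C=\sqrt2$. Section~\ref{sec:rigid} will show that these $24$ lines alone are not rigid. Four horizontal lines, called $H$, repair this. The configuration consists of the lines spanned by
\begin{align*}
A_k&=(2c\,e^{ik\pi/4},1),& B_k&=(-2s\,e^{ik\pi/4},1),\\
C_k&=(\sqrt2\,e^{i(k+\frac12)\pi/4},1)\quad(k\in\mathbb Z/8),& H_k&=(i\,e^{ik\pi/4},0)\quad(k=0,1,2,3).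
\end{align*}
These are $28$ distinct lines. They span $\mathbb R^3$, since $H_0$ and $H_2$ span the horizontal plane and $A_0$ is not horizontal.

It is convenient to attach to $A_k,B_k,C_k$ the \emph{labels} $k\frac\pi4$, $k\frac\pi4$, $(k+\frac12)\frac\pi4$, taken modulo $2\pi$. For $A$ and $C$ the label is the azimuth; for $B$ the azimuth is the label plus $\pi$. See Figure~\ref{fig}.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.45]
\draw[gray!50] (0,0) circle (1.848);
\draw[gray!50] (0,0) circle (1.4142);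
\draw[gray!50] (0,0) circle (0.7654);
\draw[dashed] (-0.5412,-2.3) -- (-0.5412,2.3);
\draw[dotted,thick] (1.3066,-2.3) -- (1.3066,2.3);
\draw (-1.495,1.762) -- (0.1886,-2.303);
\foreach \k in {0,...,7} {
  \fill (45*\k:1.848) circle (1.7pt);
  \draw[fill=white] (45*\k:0.7654) circle (1.7pt);
  \fill[gray] (45*\k+22.5:1.4142) +(-1.5pt,-1.5pt) rectangle +(1.5pt,1.5pt);
}
\node[right] at (1.88,0) {$A_0$};
\node[left] at (-0.8,0.05) {$B_0$};
\node[above left] at (1.3066,0.50) {$C_0$};
\node[above] at (-0.5412,2.3) {$A_0^\perp$};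
\node[above] at (1.3066,2.3) {$B_0^\perp$};
\node[above] at (-1.55,1.76) {$C_0^\perp$};
\end{tikzpicture}
\caption{The $24$ lines of types $A$ (black discs), $B$ (open circles) and $C$ (gray squares), drawn as the points where they meet the plane at height $1$. The vectors perpendicular to a given line meet this plane in a straight line: $A_0^\perp$ (dashed) carries two points $B$ and two points $C$; $B_0^\perp$ (dotted) carries two points $A$ and two points $C$; $C_0^\perp$ (solid) carries two points $A$ and two points $B$. The horizontal line $H_0$ is the common point at infinity of $A_0^\perp$ and $B_0^\perp$.}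
\label{fig}
\end{figure}

\begin{lemma}\label{lem:edges}
The orthogonal pairs are exactly the following:
\begin{itemize}
\item $A,B$ with labels differing by $\pm\frac\pi4$; $B,C$ with labels differing by $\pm\frac\pi8$; $C,A$ with labels differing by $\pm\frac{5\pi}8$;
\item $H_k$ and $A_l$, and $H_k$ and $B_l$, with $k\equiv l\pmod4$; $H_k$ and $H_l$ with $k-l\equiv2\pmod4$.
\end{itemize}
No three of the $28$ lines are pairwise orthogonal.
\end{lemma}

\begin{proof}
Let $\varphi$ denote a label difference.
\begin{itemize}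
\item $AA$: for $\varphi=\frac\pi4,\frac\pi2,\frac{3\pi}4,\pi$ the inner product $1+(2+\sqrt2)\cos\varphi$ equals $2+\sqrt2,\ 1,\ -\sqrt2,\ -1-\sqrt2$, never $0$.
\item $BB$: $1+(2-\sqrt2)\cos\varphi>0$ since $2-\sqrt2<1$.
\item $CC$: for the same values of $\varphi$, $1+2\cos\varphi$ equals $1+\sqrt2,\ 1,\ 1-\sqrt2,\ -1$, never $0$.
\item $AB$: $1-\sqrt2\cos\varphi=0$ iff $\varphi=\pm\frac\pi4$.
\item $BC$: $1-2\sqrt2\,s\cos\varphi=1-\cos\varphi/c$, which vanishes iff $\cos\varphi=c$, that is, $\varphi=\pm\frac\pi8$.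
\item $CA$: $1+2\sqrt2\,c\cos\varphi=1+\cos\varphi/s$, which vanishes iff $\cos\varphi=-s$, that is, $\varphi=\pm\frac{5\pi}8$.
\item The inner products of $H_k$ with $A_l$ and $B_l$ are nonzero multiples of $\sin((k-l)\frac\pi4)$. That with $C_l$ is a nonzero multiple of $\sin((k-l-\frac12)\frac\pi4)\ne0$. That with $H_l$ is $\cos((k-l)\frac\pi4)$.
\end{itemize}

There are no edges of types $AA,BB,CC,CH$, so an orthogonal triple would have type $ABC$, $ABH$, $AHH$, $BHH$ or $HHH$.
\begin{itemize}
\item $ABC$: adding the label differences around the triple, in units of $\frac\pi8$, gives $\pm2\pm1\pm5\equiv0\pmod{16}$, but the possible values are $\pm8,\pm2,\pm6,\pm4$.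
\item $ABH$: the indices of $A$ and $B$ would agree mod $4$, so their labels would differ by $0$ or $\pi$, not by $\pm\frac\pi4$.
\item $AHH$, $BHH$: the index of $A$ or $B$ would agree mod $4$ with two indices that differ by $2$ mod $4$.
\item $HHH$: three indices that pairwise differ by $2$ mod $4$ do not exist. \qedhere
\end{itemize}
\end{proof}

There are $48$ edges among $A,B,C$ and $18$ at $H$, $66$ in all. (Rigidity) requires $R$ to have rank $2\cdot28-3=53$, hence at least $53$ edges.

\section{Rigidity}\label{sec:rigid}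

\begin{proposition}\label{prop:rigid}
The $28$ lines satisfy \textup{(Rigidity)}.
\end{proposition}

The proof occupies this section. The symmetry under rotation by $\frac\pi4$ suggests decomposing motions into Fourier modes, so that each mode becomes a problem about $2\times2$ matrices. The edges among $A,B,C$ leave five dimensions of motions, and the edges at $H$ cut these down to the three dimensions of rotations.

\subsection{Parameters}

Let $X_i$ be the spanning vectors $A_k,B_k,C_k,H_k$. Putting $\dot X_i=|X_i|v_i$ turns $R(v)=0$ into $\langle\dot X_i,X_j\rangle+\langle X_i,\dot X_j\rangle=0$ on all edges. Adding a multiple of $X_i$ to $\dot X_i$ changes nothing, because $X_i\perp X_j$. So each $x_i^\perp$ may be replaced by $\mathbb R^3/\mathbb RX_i$ and parametrized bijectively by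
\[
\dot X=(z(r+iq),0)\ \text{ for }X=(z,1)\text{ of type }A,B,C,\qquad \dot H_k=(-\delta_ke^{ik\pi/4},\eta_k),
\]
with real $r,q,\delta_k,\eta_k$. Here $r$ is radial and $q,\delta_k$ are angular velocities. The rotations form a $3$-dimensional space of solutions, so it suffices to show that the solution space has dimension at most $3$. The equations are real and linear, so we may count the dimension of the space of complex solutions.

\subsection{Edges among $A$, $B$, $C$}

Let $X=(z,1)\perp X'=(w,1)$ be of different types, with the label of $X'$ equal to that of $X$ plus $\varepsilon\theta$, $\varepsilon=\pm1$. Labels and azimuths agree modulo $\pi$, so $\arg(z\bar w)\equiv-\varepsilon\theta\pmod\pi$. Since $\operatorname{Re}(z\bar w)=-1$, we get $z\bar w=-1+i\varepsilon T$ with $T=\tan\theta$. The edge equation $\operatorname{Re}\big(z\bar w(r+iq)\big)+\operatorname{Re}\big(z\bar w(r'-iq')\big)=0$ becomes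
\begin{equation}\label{eq:edge}
r+r'=-\varepsilon T(q-q').
\end{equation}
Now expand $r$ and $q$, on the eight labels $\phi$ of each type, in the eight linearly independent functions $e^{ij\phi}$, $j\in\{-3,\dots,4\}$. A shift of the label multiplies $e^{ij\phi}$ by a constant, so the equations \eqref{eq:edge} separate into modes. Write $r$ and $ip$ for the amplitudes of $r$ and $q$ in a fixed mode $j$, and put $\psi=j\theta$. Then \eqref{eq:edge} reads
\[
r+r'e^{i\varepsilon\psi}=-i\varepsilon T(p-p'e^{i\varepsilon\psi}),\qquad\varepsilon=\pm1 .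
\]
Half the sum and half the difference of the two equations give
\[
r+r'\cos\psi+Tp'\sin\psi=0,\qquad r'\sin\psi+T(p-p'\cos\psi)=0 ,
\]
that is,
\[
\binom rp=M\binom{r'}{p'},\qquad M=\begin{pmatrix}-\cos\psi&-T\sin\psi\\-\frac{\sin\psi}T&\cos\psi\end{pmatrix},\qquad\operatorname{tr}M=0,\ \det M=-1,\ M^2=I .
\]
(The last equation follows from the previous two by Cayley--Hamilton.) With $v_X=\binom{r_X}{p_X}$, Lemma~\ref{lem:edges} says that in mode $j$
\[
v_A=M_1v_B,\qquad v_B=M_2v_C,\qquad v_C=M_3v_A,
\]
where $M_\nu$ is the matrix $M$ for $\theta=\theta_\nu$, $T=T_\nu$, $\psi=\psi_\nu=j\theta_\nu$, and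
\[
\theta_1=\tfrac\pi4,\ \ \theta_2=\tfrac\pi8,\ \ \theta_3=\tfrac{5\pi}8,\qquad T_1=1,\ \ T_2=\sqrt2-1,\ \ T_3=-(\sqrt2+1).
\]
So $v_A$ determines $v_B$ and $v_C$ and is fixed by $N_j=M_1M_2M_3$. Conversely, every vector fixed by $N_j$ gives a solution. Since $\det N_j=-1$, we have $N_j\ne I$, and $\det(N_j-I)=1-\operatorname{tr}N_j+\det N_j=-\operatorname{tr}N_j$. Therefore \emph{the solution space in mode $j$ has dimension $1$ if $\operatorname{tr}N_j=0$, and $0$ otherwise.}

To compute the trace, write $c_\nu=\cos j\theta_\nu$ and $S_\nu=\sin j\theta_\nu$. Then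
\[
M_1M_2=\begin{pmatrix}c_1c_2+\frac{T_1}{T_2}S_1S_2& T_2c_1S_2-T_1S_1c_2\\[2pt] \frac{S_1c_2}{T_1}-\frac{c_1S_2}{T_2}& c_1c_2+\frac{T_2}{T_1}S_1S_2\end{pmatrix},
\]
and multiplication by $M_3$ gives
\[
\operatorname{tr}N_j=c_3S_1S_2\Big(\frac{T_2}{T_1}-\frac{T_1}{T_2}\Big)+c_2S_1S_3\Big(\frac{T_1}{T_3}-\frac{T_3}{T_1}\Big)+c_1S_2S_3\Big(\frac{T_3}{T_2}-\frac{T_2}{T_3}\Big).
\]
The three brackets are $(\sqrt2-1)-(\sqrt2+1)=-2$, then $-(\sqrt2-1)+(\sqrt2+1)=2$, and $-(3+2\sqrt2)+(3-2\sqrt2)=-4\sqrt2$. Since $\theta_3-\theta_2=\frac\pi2$ and $\theta_3+\theta_2=\frac{3\pi}4$,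
\begin{align*}
\operatorname{tr}N_j&=2S_1(S_3c_2-c_3S_2)-4\sqrt2\,c_1S_2S_3\\
&=2\sin\tfrac{j\pi}4\sin\tfrac{j\pi}2-2\sqrt2\cos\tfrac{j\pi}4\Big(\cos\tfrac{j\pi}2-\cos\tfrac{3j\pi}4\Big).
\end{align*}
This is even in $j$. Its values for $j=0,1,2,3,4$ are
\[
0,\qquad \sqrt2-\sqrt2=0,\qquad 0,\qquad -\sqrt2-\sqrt2=-2\sqrt2,\qquad 4\sqrt2 .
\]
So only the modes $j\in\{0,\pm1,\pm2\}$ occur, each with dimension $1$. The edges among $A,B,C$ thus leave a $5$-dimensional space, two dimensions more than the rotations. This is why the lines $H$ are needed: they must eliminate the modes $\pm2$.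

\subsection{Edges at $H$}

Write $q^A_k$ and $q^B_k$ for the value of $q$ at $A_k$ and $B_k$. For $k=0,\dots,3$, the edge $H_kA_k$ gives $(-2c\,\delta_k+\eta_k)+2c\,q^A_k=0$. The edges $H_kA_{k+4}$, $H_kB_k$, $H_kB_{k+4}$ are obtained by replacing $2c$ by $-2c$, $-2s$, $2s$, respectively. Hence
\[
q^A_k=\delta_k-\tfrac{\eta_k}{2c},\quad q^A_{k+4}=\delta_k+\tfrac{\eta_k}{2c},\quad q^B_k=\delta_k+\tfrac{\eta_k}{2s},\quad q^B_{k+4}=\delta_k-\tfrac{\eta_k}{2s}.
\]
So $\delta$ and $\eta$ are determined by $q$, and
\[
q^A_k+q^A_{k+4}=q^B_k+q^B_{k+4}\qquad(k=0,1,2,3).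
\]
Odd modes cancel in this relation and even modes double. As mode $4$ is already excluded, only the modes $0,\pm2$ contribute. The functions $1,e^{ik\pi/2},e^{-ik\pi/2}$ are linearly independent on $\{0,1,2,3\}$, so $p_A=p_B$ in each of these modes.

\emph{Mode $2$.} Here $\psi_1=\frac\pi2$ and $M_1=\begin{pmatrix}0&-1\\-1&0\end{pmatrix}$, so $r_A=-p_B$ and $p_A=-r_B$. With $p_A=p_B=p$ we get $v_A=v_B=\binom{-p}{p}$. We compute the first entry of $v_C$ in two ways. From $v_C=M_2v_B$ (as $M_2^2=I$), with $\psi_2=\frac\pi4$, it is $\frac1{\sqrt2}(1-T_2)p$. From $v_C=M_3v_A$, with $\psi_3=\frac{5\pi}4$, it is $\frac1{\sqrt2}(-1+T_3)p$. Hence $2p=(T_2+T_3)p=-2p$, so $p=0$ and the mode vanishes.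

\emph{Mode $-2$.} Changing the sign of $\psi$ conjugates every $M_\nu$ by $\operatorname{diag}(1,-1)$, and the condition $p_A=p_B$ is unchanged. So this mode vanishes too.

Only the modes $0,\pm1$ remain, each of dimension at most $1$, and the solution space has dimension at most $3$. This proves Proposition~\ref{prop:rigid}. \qed

\section{Equilibrium}\label{sec:equil}

In this section all multiplicities are $1$. Symmetry reduces the pulls $G_i$ to three numbers $F_A,F_B,F_C$, which we compute. The multipliers can then be chosen constant on each type of edge and solve three linear equations, and crude bounds give $|\lambda|<1$. Let $x_i=X_i/|X_i|$, so that the unit vectors of types $A,B,C$ point upward.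

\subsection{Reduction by symmetry}

The configuration is invariant under rotation by $\frac\pi4$ about the vertical axis and under reflection in the vertical planes whose azimuth is a multiple of $\frac\pi8$.

\emph{Type $H$.} Reflection in the vertical plane $H_k^\perp$ preserves the configuration, sends $H_k$ to $-H_k$, and fixes $H_k^\perp$ pointwise. So it sends the line through $H_k+u$, where $u\in H_k^\perp$, to the line through $-H_k+u$, which is the line through $H_k-u$. The sum of the distances from the line through $H_k+u$ to the lines other than $H_k$ and not orthogonal to $H_k$ is therefore an even function of $u$, and $G_{H_k}=0$.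

\emph{Types $A,B,C$.} Reflection in the vertical plane through the line fixes the line, so $G$ lies in this plane. Hence $G=F\rho$, where $\rho$ is the unit tangent vector pointing in the direction of increasing polar angle. By the rotational symmetry there are only three numbers, $F_A,F_B,F_C$.

\begin{lemma}\label{lem:deriv}
Let $t,t'>0$, and consider the lines spanned by $(t,1)$ and $(t'e^{i\varphi},1)$. Put
\[
a=t-t'\cos\varphi,\qquad b=t'\sin\varphi,\qquad h_t(x)=\frac1{\sqrt{1+(1+t^2)x^2}} .
\]
If the lines are distinct and not orthogonal and $a\ne0$, then the derivative of their distance, when the polar angle of the first line increases at unit speed, is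
\[
\operatorname{sgn}(1+tt'\cos\varphi)\,\operatorname{sgn}(a)\,h_t(b/a).
\]
For a horizontal line at azimuth difference $\varphi$, with $\cos\varphi\ne0$, the derivative is $-h_t(\tan\varphi)$.
\end{lemma}

\begin{proof}
Let $\alpha=\arctan t$ and $\alpha'=\arctan t'$. The inner product of the unit vectors is
\[
\chi=\cos\alpha\cos\alpha'+\sin\alpha\sin\alpha'\cos\varphi=\cos\alpha\cos\alpha'(1+tt'\cos\varphi),
\]
and $\partial\chi/\partial\alpha=-a\cos\alpha\cos\alpha'$. The cross product of $(t,0,1)$ and $(t'\cos\varphi,t'\sin\varphi,1)$ is $(-b,-a,tb)$, so $1-\chi^2=\cos^2\alpha\cos^2\alpha'\,\big(a^2+(1+t^2)b^2\big)$. Therefore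
\[
\frac{\partial}{\partial\alpha}\arccos|\chi|=-\operatorname{sgn}(\chi)\frac{\partial\chi/\partial\alpha}{\sqrt{1-\chi^2}}=\operatorname{sgn}(1+tt'\cos\varphi)\frac a{\sqrt{a^2+(1+t^2)b^2}} .
\]
For the horizontal line, $\chi=\sin\alpha\cos\varphi$ and the derivative is $-\cos\alpha\,|\cos\varphi|/\sqrt{1-\sin^2\alpha\cos^2\varphi}$. Dividing numerator and denominator by $\cos\alpha|\cos\varphi|$ turns the denominator into the square root of
\[
\frac{1+\tan^2\varphi-\sin^2\alpha}{\cos^2\alpha}=1+(1+t^2)\tan^2\varphi. \qedhere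
\]
\end{proof}

For two lines of the same type, $a=t(1-\cos\varphi)>0$ and $b/a=\cot\frac\varphi2$. For $\varphi=\frac\pi4,\frac\pi2,\frac{3\pi}4,\pi$ this is $\tau^{-1},1,\tau,0$.

\subsection{The pulls}

In the tables, $\varphi$ is the azimuth difference (true azimuths, not labels). Each entry $\pm\varphi$ accounts for two lines, and $b$ is shown for $+\varphi$. The sign of $1+tt'\cos\varphi$ is $+$ for $|\varphi|\le\frac\pi2$; in the other rows the value of this expression is displayed. Orthogonal lines are omitted. The entries $a,b$ follow from \eqref{eq:cs} together with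
\[
\cos\tfrac{3\pi}8=s,\quad\sin\tfrac{3\pi}8=c,\quad 2-\sqrt2=\sqrt2\,\tau,\quad2+\sqrt2=\sqrt2\,\tau^{-1},\quad\sqrt2-\tau=1,\quad\sqrt2\,\tau-1=-\tau .
\]

\paragraph{At $A$:} $t=2c$, $1+t^2=3+\sqrt2$, $h=h_{2c}$; the columns $a,b$ are in units of $\sqrt2\,c$. For example, $2c-\sqrt2\,s=\sqrt2\,c(\sqrt2-\tau)=\sqrt2\,c$. The orthogonal lines are $B$ at $\pm\frac{3\pi}4$, $C$ at $\pm\frac{5\pi}8$ and $H$ at $\frac\pi2$.
\begin{center}
\renewcommand{\arraystretch}{1.2}
\begin{tabular}{clcccc}
\hline
type & $\varphi$ & $a$ & $b$ & $1+tt'\cos\varphi$ & contribution\\ \hline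
$A$ & $\pm\frac\pi4,\ \pm\frac\pi2$ & \multicolumn{2}{c}{same type} & $+$ & $2h(\tau^{-1})+2h(1)$\\
$A$ & $\pm\frac{3\pi}4,\ \pi$ & \multicolumn{2}{c}{same type} & $-\sqrt2,\ -1-\sqrt2$ & $-2h(\tau)-1$\\
$B$ & $0$ & $\sqrt2(1-\tau)$ & $0$ & $+$ & $1$\\
$B$ & $\pm\frac\pi4$ & $1$ & $\tau$ & $+$ & $2h(\tau)$\\
$B$ & $\pm\frac\pi2$ & $\sqrt2$ & $\sqrt2\,\tau$ & $+$ & $2h(\tau)$\\
$B$ & $\pi$ & $\sqrt2(1+\tau)$ & $0$ & $1-\sqrt2$ & $-1$\\
$C$ & $\pm\frac\pi8$ & $\tau$ & $\tau$ & $+$ & $2h(1)$\\
$C$ & $\pm\frac{3\pi}8$ & $1$ & $1$ & $+$ & $2h(1)$\\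
$C$ & $\pm\frac{7\pi}8$ & $\tau^{-1}$ & $\tau$ & $-\sqrt2$ & $-2h(\tau^2)$\\
$H$ & $0,\ \pm\frac\pi4$ & \multicolumn{2}{c}{horizontal} & & $-1-2h(1)$\\ \hline
\end{tabular}
\end{center}

\paragraph{At $B$:} $t=2s$, $1+t^2=3-\sqrt2$, $h=h_{2s}$; the columns $a,b$ are again in units of $\sqrt2\,c$. For example, $2s-\sqrt2\,c=\sqrt2\,c(\sqrt2\,\tau-1)=-\sqrt2\,c\,\tau$. The orthogonal lines are $A$ at $\pm\frac{3\pi}4$, $C$ at $\pm\frac{7\pi}8$ and $H$ at $\frac\pi2$.
\begin{center}
\renewcommand{\arraystretch}{1.2}
\begin{tabular}{clcccc}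
\hline
type & $\varphi$ & $a$ & $b$ & $1+tt'\cos\varphi$ & contribution\\ \hline
$B$ & $\pm\frac\pi4,\ \pm\frac\pi2$ & \multicolumn{2}{c}{same type} & $+$ & $2h(\tau^{-1})+2h(1)$\\
$B$ & $\pm\frac{3\pi}4,\ \pi$ & \multicolumn{2}{c}{same type} & $2-\sqrt2,\ \sqrt2-1$ & $2h(\tau)+1$\\
$A$ & $0$ & $-\sqrt2(1-\tau)$ & $0$ & $+$ & $-1$\\
$A$ & $\pm\frac\pi4$ & $-\tau$ & $1$ & $+$ & $-2h(\tau^{-1})$\\
$A$ & $\pm\frac\pi2$ & $\sqrt2\,\tau$ & $\sqrt2$ & $+$ & $2h(\tau^{-1})$\\
$A$ & $\pi$ & $\sqrt2(1+\tau)$ & $0$ & $1-\sqrt2$ & $-1$\\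
$C$ & $\pm\frac\pi8$ & $-\tau$ & $\tau$ & $+$ & $-2h(1)$\\
$C$ & $\pm\frac{3\pi}8$ & $\tau^2$ & $1$ & $+$ & $2h(\tau^{-2})$\\
$C$ & $\pm\frac{5\pi}8$ & $1$ & $1$ & $2-\sqrt2$ & $2h(1)$\\
$H$ & $0,\ \pm\frac\pi4$ & \multicolumn{2}{c}{horizontal} & & $-1-2h(1)$\\ \hline
\end{tabular}
\end{center}

\paragraph{At $C$:} $t=\sqrt2$, $1+t^2=3$, $h=h_{\sqrt2}$, $h(1)=\frac12$; the columns $a,b$ are in units of $\frac{\sqrt2}2$. In these units $2c^2$, $2s^2$, $2cs$ are $\tau^{-1}$, $\tau$, $1$. For example, $\sqrt2-2c^2$ is $2-\tau^{-1}=-\tau$. The orthogonal lines are $A$ at $\pm\frac{5\pi}8$ and $B$ at $\pm\frac{7\pi}8$.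
\begin{center}
\renewcommand{\arraystretch}{1.2}
\begin{tabular}{clcccc}
\hline
type & $\varphi$ & $a$ & $b$ & $1+tt'\cos\varphi$ & contribution\\ \hline
$C$ & $\pm\frac\pi4,\ \pm\frac\pi2$ & \multicolumn{2}{c}{same type} & $+$ & $2h(\tau^{-1})+1$\\
$C$ & $\pm\frac{3\pi}4,\ \pi$ & \multicolumn{2}{c}{same type} & $1-\sqrt2,\ -1$ & $-2h(\tau)-1$\\
$A$ & $\pm\frac\pi8$ & $-\tau$ & $1$ & $+$ & $-2h(\tau^{-1})$\\
$A$ & $\pm\frac{3\pi}8$ & $1$ & $\tau^{-1}$ & $+$ & $2h(\tau^{-1})$\\
$A$ & $\pm\frac{7\pi}8$ & $3+\sqrt2$ & $1$ & $-\sqrt2$ & $-2h\big(\frac1{3+\sqrt2}\big)$\\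
$B$ & $\pm\frac\pi8$ & $1$ & $\tau$ & $+$ & $2h(\tau)$\\
$B$ & $\pm\frac{3\pi}8$ & $3-\sqrt2$ & $1$ & $+$ & $2h\big(\frac1{3-\sqrt2}\big)$\\
$B$ & $\pm\frac{5\pi}8$ & $\tau^{-1}$ & $1$ & $2-\sqrt2$ & $2h(\tau)$\\
$H$ & $\pm\frac\pi8,\ \pm\frac{3\pi}8$ & \multicolumn{2}{c}{horizontal} & & $-2h(\tau)-2h(\tau^{-1})$\\ \hline
\end{tabular}
\end{center}

Adding up, and using $\tau^{\pm2}=3\mp2\sqrt2$, $\tau^{\pm4}=17\mp12\sqrt2$ and $(3\pm\sqrt2)^2=11\pm6\sqrt2$, we get
\begin{align*}
F_A&=2h(\tau^{-1})+4h(1)+2h(\tau)-2h(\tau^2)-2\\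
&=\tfrac{2}{\sqrt{14+9\sqrt2}}+\tfrac4{\sqrt{4+\sqrt2}}+\tfrac2{\sqrt{6-3\sqrt2}}-\tfrac2{\sqrt{28-19\sqrt2}}-2\\
&\approx0.38685+1.71907+1.50869-1.88149-2=-0.26688,\\[4pt]
F_B&=2h(\tau^{-1})+2h(\tau)+2h(\tau^{-2})-2
=\tfrac2{\sqrt{6+3\sqrt2}}+\tfrac2{\sqrt{14-9\sqrt2}}+\tfrac2{\sqrt{28+19\sqrt2}}-2\\
&\approx0.62492+1.77326+0.27000-2=0.66818,\\[4pt]
F_C&=2h\big(\tfrac1{3-\sqrt2}\big)-2h\big(\tfrac1{3+\sqrt2}\big)
=\tfrac{2(3-\sqrt2)}{\sqrt{14-6\sqrt2}}-\tfrac{2(3+\sqrt2)}{\sqrt{14+6\sqrt2}}\\
&\approx2(0.67528-0.93090)=-0.51124,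
\end{align*}
with errors below $5\cdot10^{-5}$; here $h$ is $h_{2c}$, $h_{2s}$, $h_{\sqrt2}$, respectively. In particular $|F_A|+|F_B|+|F_C|<1.45$.

\subsection{The multipliers}

\begin{proposition}\label{prop:equil}
With all multiplicities $1$, the $28$ lines satisfy \textup{(Equilibrium)}.
\end{proposition}

\begin{proof}
Put $\lambda=0$ on all edges at lines of type $H$, and look for constants $\lambda_{AB},\lambda_{BC},\lambda_{CA}$ on the other edges. At $H_k$ the equation holds because $G_{H_k}=0$. Let $\alpha,\beta,\gamma\in(0,\frac\pi2)$ be the polar angles of $A,B,C$, so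
\[
\cos\alpha=(3+\sqrt2)^{-1/2},\qquad\cos\beta=(3-\sqrt2)^{-1/2},\qquad\cos\gamma=3^{-1/2}.
\]
If $x$ has polar angle $\alpha$ and a unit vector $y\perp x$ has polar angle $\beta$ and azimuth difference $\varphi$ from $x$, then $\sin\alpha\sin\beta\cos\varphi=-\cos\alpha\cos\beta$, so
\begin{equation}\label{eq:rho}
\rho\cdot y=\cos\alpha\sin\beta\cos\varphi-\sin\alpha\cos\beta=-\frac{\cos^2\alpha\cos\beta}{\sin\alpha}-\sin\alpha\cos\beta=-\frac{\cos\beta}{\sin\alpha},
\end{equation}
where $\rho$ is the tangent vector at $x$ introduced above. The neighbors of types $A,B,C$ of a line of type $A,B,C$ form one mirror pair for each of the two other types, so azimuthal components cancel. The equation at $A$ is therefore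
\[
-\tfrac12F_A\sin\alpha=\lambda_{AB}\cos\beta+\lambda_{CA}\cos\gamma .
\]
Multiply by $\cos\alpha$ and put $f_A=-\frac12F_A\sin\alpha\cos\alpha$, and similarly at $B$ and $C$. The three equations are
\begin{align*}
f_A&=\lambda_{AB}\cos\alpha\cos\beta+\lambda_{CA}\cos\gamma\cos\alpha,\\
f_B&=\lambda_{AB}\cos\alpha\cos\beta+\lambda_{BC}\cos\beta\cos\gamma,\\
f_C&=\lambda_{BC}\cos\beta\cos\gamma+\lambda_{CA}\cos\gamma\cos\alpha,
\end{align*}
with the unique solution
\begin{equation}\label{eq:lambda}
\lambda_{AB}=\frac{f_A+f_B-f_C}{2\cos\alpha\cos\beta},\qquad\lambda_{BC}=\frac{f_B+f_C-f_A}{2\cos\beta\cos\gamma},\qquad\lambda_{CA}=\frac{f_C+f_A-f_B}{2\cos\gamma\cos\alpha}.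
\end{equation}
The product of the sine and the cosine of an angle is at most $\frac12$, so each numerator is at most $\frac14(|F_A|+|F_B|+|F_C|)<0.3625$ in absolute value. Since $\cos\alpha<\cos\gamma<\cos\beta$, each denominator is at least $2\cos\gamma\cos\alpha=2/\sqrt{3(3+\sqrt2)}>0.549$. So every $|\lambda|<0.67<1$.
\end{proof}

\begin{proof}[Proof of Theorem~\textup{\ref{thm:A}}]
The $28$ lines span $\mathbb R^3$. They satisfy (Rigidity) by Proposition~\ref{prop:rigid} and (Equilibrium) by Proposition~\ref{prop:equil}, and (Cohesion) is vacuous. By Proposition~\ref{prop:criterion} they form a local maximum, strict up to rotations. By Lemma~\ref{lem:edges} no three of them are pairwise orthogonal.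
\end{proof}

\section{Repeated lines}\label{sec:mult}

To prove Theorem~\ref{thm:B} we repeat each of the $28$ lines about equally often. Pairwise orthogonal lines are distinct, so by Lemma~\ref{lem:edges} no orthogonal triple can arise, and (Rigidity) does not involve multiplicities. For equal multiplicities (Equilibrium) carries over as well, and the remaining point is (Cohesion). It then concerns
\[
\Phi_i(v)=\sum_{j\sim i}\mu_{ij}\,|v\cdot x_j|,\qquad\mu_{ij}=1-|\lambda_{ij}|,
\]
where $\lambda$ is the solution from Section~\ref{sec:equil}. Crude bounds on $\lambda$ no longer suffice. From $\sin\alpha\cos\alpha=t/(1+t^2)$ with $t=\tan\alpha=2c$ and its analogues,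
\[
f_A\approx0.05586,\qquad f_B\approx-0.16125,\qquad f_C\approx0.12050,
\]
and with the denominators $2/\sqrt7$, $2/\sqrt{3(3-\sqrt2)}$, $2/\sqrt{3(3+\sqrt2)}$ in \eqref{eq:lambda},
\[
\lambda_{AB}\approx-0.2988,\qquad\lambda_{BC}\approx-0.1054,\qquad\lambda_{CA}\approx0.6143,
\]
with errors below $3\cdot10^{-4}$. Hence
\[
\mu_{AB}>0.70,\qquad\mu_{BC}>0.894,\qquad\mu_{CA}>0.385,\qquad\mu=1\text{ on edges at }H .
\]

\begin{lemma}\label{lem:cohesion}
$\Phi_i(v)>1.01$ for each of the $28$ lines and every unit vector $v\in x_i^\perp$.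
\end{lemma}

\begin{proof}
At a line of type $A,B,C$, let $\xi,\zeta\ge0$ be the absolute values of the components of $v$ along $\rho$ and in the azimuthal direction. At $H_k$, let $\xi$ and $\zeta$ be the absolute values of its vertical and horizontal components. Then $\xi^2+\zeta^2=1$. A mirror pair of neighbors with components $(-\kappa,\pm\kappa')$ in these directions, up to the signs of the individual vectors, where $\kappa,\kappa'\ge0$, contributes
\[
\mu\big(|\kappa\xi+\kappa'\zeta|+|\kappa\xi-\kappa'\zeta|\big)=2\mu\max(\kappa\xi,\kappa'\zeta).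
\]
By \eqref{eq:rho}, at a line of polar angle $\alpha$ with neighbors of polar angle $\beta$ we have $\kappa=\cos\beta/\sin\alpha$, and $\kappa'=\sqrt{1-\kappa^2}$; the same holds for the other pairs of types. At $H_k$ the pair $A_k,A_{k+4}$ has $(\kappa,\kappa')=(\cos\alpha,\sin\alpha)$, and the pair $B_k,B_{k+4}$ has $(\cos\beta,\sin\beta)$. The values of $\kappa^2$ and lower bounds for $\kappa,\kappa'$ are as follows.
\begin{center}
\renewcommand{\arraystretch}{1.35}
\begin{tabular}{cccc@{\qquad\quad}cccc}
\hline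
at, pair & $\kappa^2$ & $\kappa$ & $\kappa'$ & at, pair & $\kappa^2$ & $\kappa$ & $\kappa'$\\ \hline
$A$, $B$ & $\frac{3+\sqrt2}{4+\sqrt2}$ & $.9029$ & $.4297$ & $C$, $A$ & $\frac{3}{2(3+\sqrt2)}$ & $.5829$ & $.8125$\\
$A$, $C$ & $\frac{3+\sqrt2}{3(2+\sqrt2)}$ & $.6564$ & $.7543$ & $C$, $B$ & $\frac{3}{2(3-\sqrt2)}$ & $.9725$ & $.2325$\\
$B$, $A$ & $\frac{3-\sqrt2}{4-\sqrt2}$ & $.7831$ & $.6218$ & $H$, $A$ & $\frac1{3+\sqrt2}$ & $.4759$ & $.8794$\\
$B$, $C$ & $\frac{3-\sqrt2}{3(2-\sqrt2)}$ & $.9499$ & $.3124$ & $H$, $B$ & $\frac1{3-\sqrt2}$ & $.7941$ & $.6077$\\ \hline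
\end{tabular}
\end{center}
In addition, each $A$ and each $B$ has one neighbor of type $H$, in the azimuthal direction, and each $H_k$ has one neighbor of type $H$, horizontal. Each of these contributes $\zeta$. We bound $\Phi$ below using $\max(x,y)\ge x$ and $\max(x,y)\ge y$, and note that $\max(\xi,\zeta)\ge2^{-1/2}$.
\begin{itemize}
\item At $A$: $\Phi\ge2(.70\cdot.9029+.385\cdot.6564)\xi\ge1.76\,\xi$ and $\Phi\ge[2(.70\cdot.4297+.385\cdot.7543)+1]\zeta\ge2.1\,\zeta$, so $\Phi>1.2$.
\item At $B$: $\Phi\ge2(.70\cdot.7831+.894\cdot.9499)\xi\ge2.7\,\xi$ and $\Phi\ge[2(.70\cdot.6218+.894\cdot.3124)+1]\zeta\ge2.4\,\zeta$, so $\Phi>1.6$.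
\item At $H$: $\Phi\ge2(.4759+.7941)\xi\ge2.5\,\xi$ and $\Phi\ge[2(.8794+.6077)+1]\zeta\ge3.9\,\zeta$, so $\Phi>1.7$.
\item At $C$ there is no neighbor of type $H$, and the estimate is tighter. If $\xi\le.2325$, then $\zeta\ge.972$ and
\[
\Phi\ge(2\cdot.385\cdot.8125+2\cdot.894\cdot.2325)\,\zeta\ge1.041\cdot.972>1.01 .
\]
If $\xi\ge.2325$, then
\[
\Phi\ge2\cdot.385\cdot.8125\,\zeta+2\cdot.894\cdot.9725\,\xi\ge.6256\sqrt{1-\xi^2}+1.738\,\xi .
\]
The right side is a concave function of $\xi\in[.2325,1]$, so it is at least the smaller of its two endpoint values. At $\xi=.2325$ its value is at least $.6256\cdot.972+1.738\cdot.2325>1.01$, and at $\xi=1$ it is $1.738$. \qedhere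
\end{itemize}
\end{proof}

\begin{proof}[Proof of Theorem~\textup{\ref{thm:B}}]
\emph{Multiples of $28$.} Take all $m_i=k$. The pulls $G_i$ are $k$ times those of Section~\ref{sec:equil}, so (Equilibrium) holds with the same $\lambda$. The left side of (Cohesion) is $\Phi_i(v)>1$ by Lemma~\ref{lem:cohesion}. Proposition~\ref{prop:criterion} applies.

\emph{All large $n$.} Write $n=28k+r_0$ with $0\le r_0<28$, and take multiplicities $m_i\in\{k,k+1\}$ with sum $n$. For unequal multiplicities the symmetry used in Section~\ref{sec:equil} is lost, but Lemma~\ref{lem:solv} still lets us solve \eqref{eq:RT}, and we only have to choose a solution close to the old one. Let $\Gamma^{(0)}$ and $\lambda^{(0)}$ be the vector $\Gamma$ and the multipliers of Section~\ref{sec:equil} for all multiplicities $1$, so $R^T\lambda^{(0)}=\Gamma^{(0)}$. Let $L$ be a linear right inverse of $R^T$ on $\operatorname{im}R^T$. Both $\Gamma$ and $\Gamma^{(0)}$ lie in $\operatorname{im}R^T$ by Lemma~\ref{lem:solv}, so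
\[
\Lambda=k^2\big[\lambda^{(0)}+L(k^{-2}\Gamma-\Gamma^{(0)})\big]
\]
is defined and satisfies $R^T\Lambda=\Gamma$. The components of $\Gamma$ are $m_iG_i=\sum_{j\ne i,\,j\not\sim i} m_im_jg_{ij}$, and $m_im_j/k^2=1+O(1/k)$, so $k^{-2}\Gamma-\Gamma^{(0)}=O(1/k)$. Therefore
\[
\lambda_{ij}=\frac{\Lambda_{ij}}{m_im_j}=\lambda^{(0)}_{ij}+O(1/k).
\]
For large $k$ this gives $|\lambda_{ij}|<1$, so (Equilibrium) holds. Since also $m_j/m_i=1+O(1/k)$, the left side of (Cohesion) is $\Phi_i(v)+O(1/k)$ uniformly in the unit vector $v$, where $\Phi_i$ is formed with $\lambda^{(0)}$, and it exceeds $1$ for large $k$ by Lemma~\ref{lem:cohesion}. Hence there is $k_0$ such that Proposition~\ref{prop:criterion} applies for all $k\ge k_0$, that is, for all $n\ge28k_0$.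
\end{proof}

\begin{thebibliography}{9}
\bibitem{MO} ``Are There Arbitrarily Large Families Of Lines In $\mathbb R^3$ With Average Angle $\ge\pi/3$?'', \texttt{https://mathoverflow.net/q/428555}.
\end{thebibliography}

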